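\title{A Banach space and its bidual can be complemented in one another without being isomorphic}

\begin{abstract}
We construct a separable Banach space $X$ whose even duals $X,X^{**},X^{(4)},\dots$ are isomorphic to complemented subspaces of one another and are pairwise non-isomorphic, and a second separable space $X$ such that $X$ and $X^{**}$ are isomorphic to complemented subspaces of one another, $X\not\cong X^{**}$, and $X\cong X^{(4)}$. The invariant that separates the duals is a Fredholm index, read off from the action of operators on the quotient $X^{**}/X$. The construction combines vector-valued spaces of sequences of bounded $p$-variation with the Kalton--Peck space $Z_2$. The proof is self-contained up to textbook facts on duality and Fredholm operators.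
\end{abstract}

\section{Introduction}

Scalars are $\mathbb K=\mathbb R$ or $\mathbb C$. An \emph{operator} is a bounded linear map, and $X\cong Y$ means that there is a linear homeomorphism of $X$ onto $Y$, not necessarily isometric. A subspace of $X$ is \emph{complemented} if it is the range of a bounded projection; thus $Y$ is isomorphic to a complemented subspace of $X$ exactly when $X\cong Y\oplus M$ for some Banach space $M$. We write $X^{(n)}$ for the $n$-th dual, so $X^{(0)}=X$ and $X^{(2)}=X^{**}$. This paper answers the following question, posed in \cite{mse}.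

\begin{quote}
\textbf{Question.} Let $X$ be a Banach space. Suppose that $X$ is isomorphic to a complemented subspace of $X^{**}$ and that $X^{**}$ is isomorphic to a complemented subspace of $X$. Must $X$ be isomorphic to $X^{**}$?
\end{quote}

Neither hypothesis suffices alone. The space $\ell_1$, like every dual space, is complemented in its bidual (fact (D2) below), and $\ell_1^{**}$ is not separable. It is known that the second hypothesis alone does not suffice either; here is an example. Let $X$ be the $\ell_2$-sum of the spaces $c_0^{(2n)}$, $n\ge0$. Then $X^{**}$ is the $\ell_2$-sum of the $c_0^{(2n)}$, $n\ge1$, which is complemented in $X$. If $X$ were isomorphic to the dual space $X^{**}$, there would be a projection $\Pi$ of $X^{**}$ onto the canonical copy of $X$. With $\iota:c_0\to X$ the inclusion and $P:X\to c_0$ the projection, $P\Pi\iota^{**}$ would be a projection of $\ell_\infty$ onto $c_0$, and there is none.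

With both hypotheses one is inclined to guess yes, by analogy with two sets that inject into one another. The guess is correct under a mild additional assumption.

\begin{proposition}\label{prop:square}
If $X\cong X\oplus X$ and $X$, $X^{**}$ are isomorphic to complemented subspaces of one another, then $X\cong X^{**}$.
\end{proposition}

\begin{proof}
Let $X^{**}\cong X\oplus M$ and $X\cong X^{**}\oplus N$. From $X\cong X\oplus X$ we get $X^{**}\cong X^{**}\oplus X^{**}$. Then
\[
X^{**}\cong X\oplus M\cong X\oplus X\oplus M\cong X\oplus X^{**}\cong N\oplus X^{**}\oplus X^{**}\cong N\oplus X^{**}\cong X.\qedhere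
\]
\end{proof}

In general the answer is no.

\begin{theorem}\label{thm:one}
There is a separable Banach space $X$ whose even duals $X,X^{**},X^{(4)},X^{(6)},\dots$ are all isomorphic to complemented subspaces of one another, but are pairwise non-isomorphic. In particular $X\not\cong X^{**}$.
\end{theorem}

\begin{theorem}\label{thm:two}
There is a separable Banach space $X$ such that $X$ and $X^{**}$ are isomorphic to complemented subspaces of one another, $X\not\cong X^{**}$, and yet $X\cong X^{(4)}$.
\end{theorem}

By Proposition~\ref{prop:square}, every counterexample, including these two, satisfies $X\not\cong X\oplus X$. A property that passes to complemented subspaces cannot tell $X$ from $X^{**}$ in our situation, so the proof has to count something. What it counts is explained on a small example in Section~\ref{sec:idea}, where the plan of the proof is also given.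

\section{Standard facts and the functor $Q$}\label{sec:prelim}

\subsection*{Duality}
We identify $X$ with its image under the canonical embedding $j_X:X\to X^{**}$; this image is closed. For an operator $T:X\to Y$, the second adjoint $T^{**}$ extends $T$ and is weak*-to-weak* continuous. Duals of finite direct sums are the direct sums of the duals. We use the following facts.
\begin{itemize}
\item[(D1)] If $M\subset Y$ is a closed reflexive subspace and $T(X)\subset M$, then $T^{**}(X^{**})\subset M$. (Factor $T$ through $M$ and use $M^{**}=M$.)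
\item[(D2)] For every Banach space $U$ we have $U^{***}=U^*\oplus U^\perp$, where $U^*$ is the canonical copy and $U^\perp$ is the annihilator of $U\subset U^{**}$. (We have $(j_U)^*j_{U^*}=\mathrm{id}$, so $j_{U^*}(j_U)^*$ is a projection onto $U^*$, and its kernel is $\ker (j_U)^*=U^\perp$.)
\item[(D3)] If $\sigma:X\to Y$ is a surjective operator, then $f\mapsto f\circ\sigma$ is an isomorphism of $Y^*$ onto the annihilator of $\ker \sigma$.
\item[(D4)] \emph{Three-space property.} If $M\subset X$ is closed and both $M$ and $X/M$ are reflexive, then $X$ is reflexive. The same holds for separability.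
\item[(D5)] The dual of an $\ell_2$-sum of Banach spaces is the $\ell_2$-sum of the duals. In particular the $\ell_2$-sum $\ell_2(Z)$ of countably many copies of a reflexive space $Z$ is reflexive.
\end{itemize}

\subsection*{The functor $Q$}
Put $Q(X)=X^{**}/X$. It measures how far $X$ is from being reflexive: $Q(X)=0$ exactly when $X$ is reflexive. Since $T^{**}$ maps $X$ into $Y$, an operator $T:X\to Y$ induces an operator $Q(T):Q(X)\to Q(Y)$, and $Q(T)=0$ exactly when $T^{**}(X^{**})\subset Y$. We have $Q(ST)=Q(S)Q(T)$, $Q(S+T)=Q(S)+Q(T)$ and $Q(\mathrm{id})=\mathrm{id}$, so $Q$ of an isomorphism is an isomorphism. Moreover $Q(X_1\oplus X_2)=Q(X_1)\oplus Q(X_2)$, and if an operator between finite direct sums is written as a matrix $(T_{ab})$, then $Q(T)$ is the matrix $(Q(T_{ab}))$.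

\subsection*{Fredholm operators}
An operator $T:X\to Y$ is \emph{Fredholm} if $\ker T$ and $Y/T(X)$ are finite-dimensional, and its \emph{index} is $\operatorname{ind}T=\dim\ker T-\dim Y/T(X)$. Isomorphisms have index $0$.
\begin{itemize}
\item[(F1)] A composition of Fredholm operators is Fredholm, and $\operatorname{ind}ST=\operatorname{ind}S+\operatorname{ind}T$.
\item[(F2)] If $T$ is Fredholm and $C$ is compact, then $T+C$ is Fredholm and $\operatorname{ind}(T+C)=\operatorname{ind}T$.
\item[(F3)] If $ST-I$ and $TS-I$ are compact, then $T$ is Fredholm.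
\end{itemize}

\begin{lemma}\label{lem:triangular}
Let $D=(D_{ab})$ and $R=(R_{ab})$ be operators on $X_1\oplus X_2$ such that $DR-I$ and $RD-I$ are compact. Suppose that $D_{21}$ and $R_{21}$ are compact, or that $D_{12}$ and $R_{12}$ are compact. Then $D_{11}$ and $D_{22}$ are Fredholm and $\operatorname{ind}D=\operatorname{ind}D_{11}+\operatorname{ind}D_{22}$.
\end{lemma}

\begin{proof}
Exchanging the summands, we may assume that $D_{21}$ and $R_{21}$ are compact. The diagonal entries of $DR$ are $D_{11}R_{11}+D_{12}R_{21}$ and $D_{21}R_{12}+D_{22}R_{22}$, so $D_{aa}R_{aa}-I$ is compact for $a=1,2$. The hypotheses are symmetric in $D$ and $R$, so $R_{aa}D_{aa}-I$ is compact as well, and $D_{aa}$ is Fredholm by (F3). Now $D$ differs by a compact operator from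
\[
\begin{pmatrix}D_{11}&D_{12}\\0&D_{22}\end{pmatrix}
=\begin{pmatrix}I&0\\0&D_{22}\end{pmatrix}\begin{pmatrix}I&D_{12}\\0&I\end{pmatrix}\begin{pmatrix}D_{11}&0\\0&I\end{pmatrix}.
\]
The middle factor is invertible, and (F1) and (F2) give the formula.
\end{proof}

\section{The idea, on two exponents}\label{sec:idea}

Let $y=(y_n)_{n\ge1}$ be a sequence in a normed space and let $1\le p<\infty$. We always put $y_0=0$. The \emph{$p$-variation} of $y$ is
\[
V_p(y)=\sup_{0\le n_0<\dots<n_l}\Big(\sum_{k=1}^l\|y_{n_k}-y_{n_{k-1}}\|^p\Big)^{1/p}.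
\]
We call $n_0<\dots<n_l$ a \emph{partition} and the vectors $y_{n_k}-y_{n_{k-1}}$ its \emph{increments}. The partition $0<n$ shows $\|y_n\|\le V_p(y)$, and $V_t\le V_s$ for $s\le t$ because the $\ell_t$-norm is at most the $\ell_s$-norm. For a vector $\xi$ and a set $I$ of positive integers, $\xi\mathbf 1_I$ is the sequence equal to $\xi$ on $I$ and to $0$ elsewhere.

For $1<s<\infty$ let $J_s$ be the space of scalar null sequences with finite $s$-variation, normed by $V_s$. We shall see in Section~\ref{sec:variation} that $J_s^{**}$ is the space of all scalar sequences with finite $s$-variation, that these converge, and that $x\mapsto\lim x$ identifies $Q(J_s)$ with $\mathbb K$. The constant sequence $\mathbf 1$, which generates $Q(J_s)$, is the weak* limit of $u_n=\mathbf 1_{[1,n]}$. The exponent is visible in the way $u_n$ approaches $\mathbf 1$. For $n_1<m_1<n_2<\dots<n_N<m_N$, the sequence $\sum_k(u_{m_k}-u_{n_k})=\sum_k\mathbf 1_{(n_k,m_k]}$ takes the values $0$ and $1$ and jumps exactly $2N$ times, so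
\begin{equation}\label{eq:jumps}
V_s\Big(\sum_{k=1}^N(u_{m_k}-u_{n_k})\Big)=(2N)^{1/s}.
\end{equation}

Compare $J_2$ and $J_3$. The formal identity $J_2\to J_3$ is bounded and induces the identity on $Q=\mathbb K$. In the other direction, let $T:J_3\to J_2$ and suppose that $Q(T)$ is multiplication by $\eta\neq0$. Then $Tu_n$ tends coordinatewise to $z=T^{**}\mathbf 1$, a sequence with limit $\eta$, while each $Tu_n$ is a null sequence. So for suitable $n<m$ the difference $T(u_m-u_n)$ is a bump: small on a prescribed initial segment, close to $\eta$ at some later coordinate, and small again far out. A sum of $N$ successive bumps has $2$-variation at least of order $|\eta|N^{1/2}$, whereas \eqref{eq:jumps} bounds it by $\|T\|(2N)^{1/3}$. Hence $Q(T)=0$. Lemma~\ref{lem:bump} is the precise form of this argument.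

It follows that $Q$ remembers more than a space. We have $Q(J_2^a\oplus J_3^b)=\mathbb K^a\oplus\mathbb K^b$, and for every operator $\Theta:J_2^a\oplus J_3^b\to J_2^{a'}\oplus J_3^{b'}$ the map $Q(\Theta)$ sends the subspace $0\oplus\mathbb K^b$ into $0\oplus\mathbb K^{b'}$. If $\Theta$ is an isomorphism, the same holds for $Q(\Theta)^{-1}=Q(\Theta^{-1})$, so $b=b'$ and $a+b=a'+b'$. The isomorphism class of $J_2^a\oplus J_3^b$ determines $a$ and $b$: they are the dimensions of the quotient and of the subspace in the pair $(\mathbb K^a\oplus\mathbb K^b,\,0\oplus\mathbb K^b)$.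

Suppose now that we can arrange $X^{**}\cong X\oplus J_2$. Then a counterexample needs
\[
X\cong X\oplus J_2\oplus J_3\qquad\text{and}\qquad X\not\cong X\oplus J_2 .
\]
In terms of pairs, this asks for a space $E$ with a subspace $F$ such that one dimension can be added to $F$ and to $E/F$ simultaneously without changing the pair, but not to $E/F$ alone. A finite-dimensional pair fails the first requirement. The pair $(\ell_2\oplus\ell_2,\,0\oplus\ell_2)$ fails the second, because a shift of the first summand absorbs a dimension. What is needed is a pair in which subspace and quotient are tied together. The Kalton--Peck space $Z_2$ has a subspace $H$ with $H\cong\ell_2\cong Z_2/H$ such that every operator preserving $H$ acts on $H$ and on $Z_2/H$ in the same way up to a compact operator. Absorbing a dimension in the quotient alone would produce an operator with index $0$ on $H$ and index $1$ on $Z_2/H$, which (F2) forbids.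

The proof has three parts. Sections~\ref{sec:variation} and~\ref{sec:flags} attach to a reflexive space $E$ with a chain of subspaces a space $\mathcal J(E)$ with $Q(\mathcal J(E))=E$, in such a way that every $Q(T)$ preserves the chains. Section~\ref{sec:KP} constructs $(Z_2,H)$ and proves the rigidity just described. Section~\ref{sec:W} constructs a space $W$ with $W^{**}\cong W\oplus J_p$ whose presence does not disturb the obstruction. Section~\ref{sec:proofs} assembles the pieces.

\section{Variation spaces and their biduals}\label{sec:variation}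

We need vector-valued versions of $J_s$ twice, once with several exponents and once with values in a non-reflexive space. The following setting covers both. Let $G$ be a Banach space and let $G_n\subset G$ ($n\ge1$) be closed reflexive subspaces. Let $\pi_1,\dots,\pi_m$ be quotient maps of $G$ onto quotients of $G$ by closed subspaces, one of them being the identity, and let $p_1,\dots,p_m\in(1,\infty)$. For a sequence $x=(x_n)_{n\ge1}$ with $x_n\in G_n$ put
\[
\|x\|=\max_{1\le i\le m}V_{p_i}(\pi_ix),\qquad \pi_i x=(\pi_ix_n)_n ,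
\]
and let
\[
\mathcal B=\{x:\|x\|<\infty\},\qquad \mathcal B_0=\{x\in\mathcal B:x_n\to0\},\qquad P_nx=(x_1,\dots,x_n,0,0,\dots),\qquad \mathrm{ev}_n(x)=x_n .
\]
Since some $\pi_i$ is the identity, $\|x_n\|\le\|x\|$ for all $n$. The function $\|\cdot\|$ is a supremum of seminorms, each continuous in finitely many coordinates. Hence it is a norm on $\mathcal B$, and it is lower semicontinuous under coordinatewise convergence.

\begin{lemma}\label{lem:basic}
\begin{itemize}
\item[(a)] $\mathcal B$ is complete, every $x\in\mathcal B$ converges in $G$, the map $\lim:\mathcal B\to G$ has norm at most $1$, and $\mathcal B_0=\ker\lim$ is closed.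
\item[(b)] $\|P_nx\|\le2\|x\|$ for $x\in\mathcal B$, and $\|x\|\le\sup_n\|P_nx\|$ for every sequence $x$ with $x_n\in G_n$.
\item[(c)] $P_nx\to x$ for $x\in\mathcal B_0$. In particular $\mathcal B_0$ is separable if all $G_n$ are.
\item[(d)] If $y^{(1)},\dots,y^{(N)}$ are sequences in a normed space supported on successive intervals $I_1<\dots<I_N$ of positive integers, then $V_p\big(\sum_ky^{(k)}\big)\le3\big(\sum_kV_p(y^{(k)})^p\big)^{1/p}$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) A Cauchy sequence $(x^l)$ in $\mathcal B$ has a coordinatewise limit $x$, with $x_n\in G_n$ since $G_n$ is closed, and $\|x^l-x\|\le\liminf_k\|x^l-x^k\|\to0$ as $l\to\infty$. If $x\in \mathcal B$ were not Cauchy in $G$, there would be $\varepsilon>0$ and $n_1<n_1'<n_2<n_2'<\cdots$ with $\|x_{n_k'}-x_{n_k}\|\ge\varepsilon$, and the variation attached to the identity map would be infinite. The bound on $\lim$ follows from $\|x_n\|\le\|x\|$.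

(b) Fix $\pi=\pi_i$, $p=p_i$ and a partition. The increments of $\pi P_nx$ with both endpoints at most $n$ are increments of $\pi x$, and their $p$-th powers sum to at most $V_p(\pi x)^p$. Those with both endpoints above $n$ vanish. At most one increment crosses $n$, and it has norm $\|\pi x_k\|\le V_p(\pi x)$ for some $k\le n$. So $V_p(\pi P_nx)\le2^{1/p}V_p(\pi x)$. For the second claim, a partition with last point $n$ has the same increments for $x$ and for $P_nx$.

(c) Let $\tau_n$ be the supremum defining $V_p(\pi x)$, restricted to partitions contained in $[n+1,\infty)$. Splitting off the increment that crosses $n$, we get $V_p(\pi(x-P_nx))\le\sup_{k>n}\|\pi x_k\|+\tau_n$. The first term tends to $0$ because $x\in \mathcal B_0$. The numbers $\tau_n$ decrease. If they stayed above some $\varepsilon>0$, we could choose partitions on successive disjoint intervals, each contributing more than $\varepsilon^p$, and their unions would give $V_p(\pi x)=\infty$.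

(d) Put $v_k=V_p(y^{(k)})$ and fix a partition. The partition points in $I_k$ are consecutive, so the increments with both endpoints in $I_k$ contribute at most $v_k^p$. Call the remaining increments mixed, and estimate them by $\|a-b\|^p\le2^{p-1}(\|a\|^p+\|b\|^p)$. Values outside $\bigcup_kI_k$ are $0$, and values in $I_k$ have norm at most $v_k$. A partition point in $I_k$ is the right endpoint of a mixed increment only if it is the first partition point in $I_k$, and the left endpoint only if it is the last. So the mixed increments contribute at most $2^{p-1}\cdot2\sum_kv_k^p$. The total is at most $(1+2^p)\sum_kv_k^p$, and $(1+2^p)^{1/p}\le3$.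
\end{proof}

From now on $P_n$ is regarded as a projection on $\mathcal B_0$. To describe $\mathcal B_0^{**}$ by coordinates we need to know that functionals are approximated in norm by functionals depending on finitely many coordinates. This is where $p_i>1$ enters.

\begin{proposition}\label{prop:shrinking}
For every $f\in\mathcal B_0^*$ we have $P_n^*f\to f$ in norm.
\end{proposition}

\begin{proof}
For $n>k$ we have $(I-P_k)(I-P_n)=I-P_n$, hence $(I-P_n)^*f=(I-P_n)^*(I-P_k)^*f$ and $\|(I-P_n)^*f\|\le3\|(I-P_k)^*f\|$. So if the claim fails, there is $\delta>0$ with $\|(I-P_k)^*f\|>\delta$ for all $k$. Given $n$, choose $x\in\mathcal B_0$ with $\|x\|\le1$ and $|f(x-P_nx)|>\delta$, and by Lemma~\ref{lem:basic}(c) choose $n'>n$ with $|f(P_{n'}x-P_nx)|>\delta$. The vector $P_{n'}x-P_nx$ is supported on $(n,n']$ and has norm at most $4$. Repeat with $n'$ in place of $n$, and multiply by unimodular scalars. This gives $y_1,y_2,\dots\in\mathcal B_0$, supported on successive intervals, with $\|y_k\|\le4$ and $f(y_k)>\delta$. With $p_*=\min_ip_i>1$,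 Lemma~\ref{lem:basic}(d) gives
\[
\delta N\le f\Big(\sum_{k\le N}y_k\Big)\le12\,\|f\|\,N^{1/p_*},
\]
which is false for large $N$.
\end{proof}

\begin{proposition}\label{prop:bidual}
There is an isomorphism of $\mathcal B_0^{**}$ onto $\mathcal B$ that extends the identity of $\mathcal B_0$. Identify the two spaces by means of it, and write $\langle x,f\rangle$ for the pairing of $x\in\mathcal B$ with $f\in \mathcal B_0^*$. Then for $x\in\mathcal B$, $g\in G^*$ and $k\ge1$,
\[
\langle x,g\circ\mathrm{ev}_k\rangle=g(x_k),\qquad P_nx\to x\ \text{ weak* as } n\to\infty .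
\]
\end{proposition}

\begin{proof}
For $x\in P_n\mathcal B_0$ we have $\max_k\|x_k\|\le\|x\|\le2\sum_{k\le n}\|x_k\|$, since a sequence with one nonzero term $\xi$ has norm at most $2\|\xi\|$. So $P_n\mathcal B_0\cong G_1\oplus\dots\oplus G_n$ is reflexive. Let $x^{**}\in\mathcal B_0^{**}$. By (D1), $P_n^{**}x^{**}\in P_n\mathcal B_0$. From $P_kP_n=P_k$ for $k\le n$ we get $P_k(P_n^{**}x^{**})=P_k^{**}x^{**}$, so there is a unique sequence $x$ with $P_nx=P_n^{**}x^{**}$ for all $n$. By Lemma~\ref{lem:basic}(b), $\|x\|\le\sup_n\|P_n^{**}x^{**}\|\le2\|x^{**}\|$. The map $x^{**}\mapsto x$ is therefore an operator $\mathcal B_0^{**}\to\mathcal B$, and it fixes the elements of $\mathcal B_0$.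

For $f\in\mathcal B_0^*$, Proposition~\ref{prop:shrinking} gives $f(P_nx)=x^{**}(P_n^*f)\to x^{**}(f)$. Thus $P_nx\to x^{**}$ weak*, and the map is injective. It is surjective: given $x\in\mathcal B$, the sequence $(P_nx)$ is bounded and has a weak* cluster point $x^{**}$. Since $P_k^{**}$ is weak* continuous and $P_k^{**}P_nx=P_kx$ for $n\ge k$, we get $P_k^{**}x^{**}=P_kx$ for all $k$. The open mapping theorem makes the map an isomorphism. Finally $P_k^*(g\circ\mathrm{ev}_k)=g\circ\mathrm{ev}_k$, so $x^{**}(g\circ\mathrm{ev}_k)=(g\circ\mathrm{ev}_k)(P_kx)=g(x_k)$.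
\end{proof}

\begin{remark}
Both hypotheses are needed. For $G=G_n=\mathbb K$ and exponent $1$, the functional $f(x)=\sum_k(-1)^k(x_k-x_{k-1})$ is bounded and satisfies $|f(\mathbf 1_{\{k\}})|=2=V_1(\mathbf 1_{\{k\}})$, so $\|(I-P_n)^*f\|\ge1$ for all $n$ and Proposition~\ref{prop:shrinking} fails. If $G_1$ were not reflexive, $P_1^{**}$ would have range $G_1^{**}\ne G_1$ and elements of the bidual would not be sequences with terms in $G_n$. The ambient space $G$ need not be reflexive; Section~\ref{sec:W} uses this freedom.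
\end{remark}

\begin{example}\label{ex:Js}
For $G=G_n=\mathbb K$ and a single exponent $s\in(1,\infty)$ we get $\mathcal B_0=J_s$. The constant sequences lie in $\mathcal B$ and complement $\mathcal B_0$, so $J_s^{**}\cong J_s\oplus\mathbb K$. Because of the convention $x_0=0$, the right shift $(x_1,x_2,\dots)\mapsto(0,x_1,x_2,\dots)$ preserves $V_s$. It maps $J_s$ onto the closed hyperplane $\{x_1=0\}$, so $J_s\oplus\mathbb K\cong J_s$. Therefore
\begin{equation}\label{eq:Jbidual}
J_s^{**}\cong J_s .
\end{equation}
By Proposition~\ref{prop:shrinking}, the coordinate functionals $\mathrm{ev}_1,\mathrm{ev}_2,\dots$ have dense span in $J_s^*$.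
\end{example}

\section{Flagged spaces}\label{sec:flags}

We first isolate the argument with bumps. Let $t>1$. A sequence $(y_n)$ in a Banach space has \emph{$t$-summing differences} if there is a constant $C$ with
\[
\Big\|\sum_{k=1}^N(y_{m_k}-y_{n_k})\Big\|\le CN^{1/t}\qquad\text{whenever } n_1<m_1<n_2<\dots<n_N<m_N .
\]
By \eqref{eq:jumps}, $u_n=\mathbf 1_{[1,n]}$ has $t$-summing differences in $J_t$.

\begin{lemma}\label{lem:bump}
Let $1<s<t$, let $(y_n)$ have $t$-summing differences in a Banach space $Y$, and let $R:Y\to J_s$ be an operator such that $Ry_n\to z$ coordinatewise, where $z$ is a convergent scalar sequence. Then $\lim z=0$.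
\end{lemma}

\begin{proof}
We write $x(j)$ for the $j$-th coordinate of a scalar sequence $x$. Suppose $\eta=|\lim z|>0$. Fix $N$ and put $\varepsilon=\eta/16N$; the bumps must be this small away from their peaks so that $N$ of them do not interfere. Put $j_0'=0$ and $m_0=0$, and for $k=1,\dots,N$ choose in turn:
\begin{itemize}
\item $n_k>m_{k-1}$ with $|Ry_n(j)-z(j)|\le\varepsilon/2$ for all $n\ge n_k$ and $1\le j\le j'_{k-1}$, by coordinatewise convergence;
\item $j_k>j'_{k-1}$ with $|Ry_{n_k}(j_k)|\le\eta/8$ and $|z(j_k)|\ge7\eta/8$, since $Ry_{n_k}$ is null and $|z(j)|\to\eta$;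
\item $m_k>n_k$ with $|Ry_{m_k}(j_k)-z(j_k)|\le\eta/8$;
\item $j_k'>j_k$ with $|v_k(j)|\le\varepsilon$ for all $j\ge j_k'$, where $v_k=R(y_{m_k}-y_{n_k})\in J_s$.
\end{itemize}
Then $|v_k(j_k)|\ge\frac78\eta-\frac18\eta-\frac18\eta=\frac58\eta$, and $|v_k(j)|\le\varepsilon$ for $j\le j'_{k-1}$ and for $j\ge j'_k$. Let $v=\sum_{l\le N}v_l$. For $l<k$ the points $j_k,j_k'$ are at least $j_l'$, and for $l>k$ they are at most $j'_{l-1}$. So $|v_l(j_k)|,|v_l(j_k')|\le\varepsilon$ for $l\ne k$, and
\[
|v(j_k)-v(j_k')|\ge\tfrac58\eta-\varepsilon-2(N-1)\varepsilon\ge\tfrac12\eta .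
\]
The partition $j_1<j_1'<j_2<\dots<j_N'$ gives $\frac12\eta N^{1/s}\le V_s(v)\le\|R\|\,CN^{1/t}$. Since $N$ is arbitrary and $s<t$, this is a contradiction.
\end{proof}

The lemma fails for $s\ge t$: take the formal identity $J_t\to J_s$, $y_n=u_n$ and $z=\mathbf 1$.

To make operators respect a chain of subspaces of $E$, we measure the variation of a sequence in $E$ with one exponent per subspace, the strictest condition being imposed on the smallest quotient. Fix $m\ge1$ and exponents $1<p_1<\dots<p_m<\infty$, and write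
\[
A_i=J_{p_i}\qquad(1\le i\le m).
\]

\begin{definition}
A \emph{flagged space} is a reflexive Banach space $E$ with closed subspaces $E=F_1\supset F_2\supset\dots\supset F_m\supset F_{m+1}=0$. An operator $d:E\to E'$ between flagged spaces is \emph{flag-preserving} if $d(F_i)\subset F_i'$ for all $i$, and a \emph{flag isomorphism} if it is an isomorphism with $d(F_i)=F_i'$ for all $i$. The direct sum $E\oplus E'$ carries the flag $F_i\oplus F_i'$. We let $\mathcal J(E)$ be the space $\mathcal B_0$ for $G=G_n=E$, the quotient maps $\pi_i:E\to E/F_{i+1}$ and the exponents $p_i$ ($1\le i\le m$); here $\pi_m$ is the identity. For $1\le i\le m$, $\mathbb K_{[i]}$ is the space $\mathbb K$ with $F_k=\mathbb K$ for $k\le i$ and $F_k=0$ for $k>i$.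
\end{definition}

\begin{lemma}\label{lem:JE}
\begin{itemize}
\item[(a)] $\mathcal J(E)^{**}\cong\mathcal J(E)\oplus E$, and $\lim$ induces an isomorphism $Q(\mathcal J(E))\to E$.
\item[(b)] $\mathcal J(E\oplus E')\cong\mathcal J(E)\oplus\mathcal J(E')$, and $\mathcal J(E)\cong \mathcal J(E')$ if $E$ and $E'$ are flag isomorphic.
\item[(c)] $\mathcal J(\mathbb K_{[i]})=A_i$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) By Proposition~\ref{prop:bidual}, $\mathcal J(E)^{**}=\mathcal B$. The constant sequence $\xi\mathbf 1_{[1,\infty)}$ has norm $\|\xi\|$, so $\xi\mapsto\xi\mathbf 1_{[1,\infty)}$ is a bounded right inverse of $\lim$, whose kernel is $\mathcal J(E)$.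

(b) Give $E\oplus E'$ the sum norm. The quotient norm of $(a,a')$ modulo $F_{i+1}\oplus F'_{i+1}$ is $\|\pi_ia\|+\|\pi_i'a'\|$, so the $p_i$-variation of a pair of sequences in this quotient lies between the maximum and the sum of $V_{p_i}(\pi_ix)$ and $V_{p_i}(\pi_i'x')$. A flag-preserving $d$ satisfies $\|\pi_i'da\|\le\|d\|\,\|\pi_ia\|$, so $(x_n)\mapsto(dx_n)$ is an operator $\mathcal J(E)\to\mathcal J(E')$; for a flag isomorphism, $d^{-1}$ gives the inverse.

(c) Here $\pi_k=0$ for $k<i$ and $\pi_k=\mathrm{id}$ for $k\ge i$, and $\max_{k\ge i}V_{p_k}=V_{p_i}$.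
\end{proof}

We identify $Q(\mathcal J(E))$ with $E$ by (a). The next lemma carries Lemma~\ref{lem:bump} over to vector values by testing with functionals.

\begin{lemma}\label{lem:transfer}
Let $E$ be a flagged space, $T:Y\to\mathcal J(E)$ an operator, and $(y_n)$ a sequence in $Y$ with $t$-summing differences that converges weak* to $y^{**}\in Y^{**}$. If $1\le i\le m$ and $p_i<t$, then $\lim T^{**}y^{**}\in F_{i+1}$.
\end{lemma}

\begin{proof}
Let $x=T^{**}y^{**}\in\mathcal J(E)^{**}=\mathcal B$, and let $g\in E^*$ vanish on $F_{i+1}$. Then $|g(a)|\le\|g\|\,\|\pi_ia\|$ for $a\in E$. Hence $Ry=(g((Ty)_k))_k$ is a null sequence with $V_{p_i}(Ry)\le\|g\|V_{p_i}(\pi_iTy)\le\|g\|\,\|T\|\,\|y\|$, and $R$ is an operator $Y\to J_{p_i}$. By weak* continuity of $T^{**}$ and Proposition~\ref{prop:bidual},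
\[
(Ry_n)(k)=\langle Ty_n,g\circ\mathrm{ev}_k\rangle\longrightarrow\langle x,g\circ\mathrm{ev}_k\rangle=g(x_k)\qquad(n\to\infty),
\]
and $g(x_k)\to g(\lim x)$ as $k\to\infty$. Lemma~\ref{lem:bump} with $s=p_i$ gives $g(\lim x)=0$. Since $F_{i+1}$ is closed, the Hahn--Banach theorem yields $\lim x\in F_{i+1}$.
\end{proof}

\begin{proposition}\label{prop:flags}
For every operator $T:\mathcal J(E)\to\mathcal J(E')$, the operator $Q(T):E\to E'$ is flag-preserving.
\end{proposition}

\begin{proof}
For $j=1$ and $j=m+1$ the inclusion $Q(T)F_j\subset F_j'$ holds trivially. Let $2\le j\le m$, $\xi\in F_j$ and $y_n=\xi\mathbf 1_{[1,n]}$. By Proposition~\ref{prop:bidual}, $y_n\to y^{**}=\xi\mathbf 1_{[1,\infty)}$ weak*, and $Q(T)\xi=\lim T^{**}y^{**}$ since $\lim y^{**}=\xi$. The differences $y_{m_k}-y_{n_k}=\xi\mathbf 1_{(n_k,m_k]}$ lie on successive intervals, and each has variation at most $2\|\pi_i\xi\|$ in $E/F_{i+1}$. For $i<j$ we have $\xi\in F_j\subset F_{i+1}$, so $\pi_i\xi=0$ and the small exponents are not felt. For $i\ge j$, Lemma~\ref{lem:basic}(d)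 bounds the $p_i$-variation of the sum by $6\|\xi\|N^{1/p_i}\le6\|\xi\|N^{1/p_j}$. So $(y_n)$ has $p_j$-summing differences, and Lemma~\ref{lem:transfer} with $i=j-1$ and $t=p_j>p_{j-1}$ gives $Q(T)\xi\in F_j'$.
\end{proof}

With $(p_1,p_2)=(2,3)$, $E=\mathbb K_{[2]}$ and $E'=\mathbb K_{[1]}$, this is the statement $Q(T)=0$ for $T:J_3\to J_2$ used in Section~\ref{sec:idea}.

\section{The Kalton--Peck space}\label{sec:KP}

\subsection*{Construction}
Let $\omega=\mathbb K^{\mathbb N}$ be the space of all scalar sequences, $c_{00}$ the finitely supported ones, $e_k$ the unit vectors, and $\|\cdot\|$ the norm of $\ell_2$. For $x\in\ell_2$ put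
\[
\Omega(x)=\Big(x_k\log\frac{|x_k|}{\|x\|}\Big)_k\in\omega ,
\]
with the conventions $0\log0=0$ and $\Omega(0)=0$; likewise $v\log\|v\|=0$ for $v=0$. The map $\Omega$ is homogeneous, $\Omega(\lambda x)=\lambda\Omega(x)$, it maps $c_{00}$ into $c_{00}$, and $|\Omega(x)_k|\le\|x\|/e$ because $t|\log t|\le1/e$ on $[0,1]$. If $v_1,\dots,v_N\in c_{00}$ are disjointly supported with sum $v$, then comparing coordinates on the support of each $v_i$ gives
\begin{equation}\label{eq:disjoint}
\Omega(v)=\sum_i\Omega(v_i)+\sum_iv_i\log\|v_i\|-v\log\|v\| .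
\end{equation}
For example $\Omega(e_i)=0$, while $\Omega(x)=-(\log\sqrt N)\,x$ for $x=\pm e_1\pm\dots\pm e_N$. So on sums of many vectors $\Omega$ is far from additive, by the unbounded factor $\log\sqrt N$. On sums of two vectors it is additive up to a bounded error.

\begin{lemma}\label{lem:quasi}
With $K=6/e$, for $x,y,x_1,\dots,x_N\in\ell_2$,
\begin{align}
\|\Omega(x+y)-\Omega(x)-\Omega(y)\|&\le K(\|x\|+\|y\|),\label{eq:quasi}\\
\Big\|\Omega\Big(\sum_{i\le N}x_i\Big)-\sum_{i\le N}\Omega(x_i)\Big\|&\le K\sum_{i\le N}i\,\|x_i\| .\label{eq:quasiN}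
\end{align}
Moreover, for $x\in\ell_2$ and $x'\in c_{00}$,
\begin{equation}\label{eq:skew}
\Big|\sum_k\big(\Omega(x)_kx_k'-x_k\Omega(x')_k\big)\Big|\le\frac2e\|x\|\,\|x'\| .
\end{equation}
\end{lemma}

\begin{proof}
For vectors $a,b$ in a normed space put $\Delta(a,b)=(a+b)\log\|a+b\|-a\log\|a\|-b\log\|b\|$. Then $\Delta(\lambda a,\lambda b)=\lambda \Delta(a,b)$, since the extra term $\lambda\log|\lambda|\,\big((a+b)-a-b\big)$ vanishes. If $\|a\|+\|b\|=1$, each of the three terms has norm at most $1/e$. So $\|\Delta(a,b)\|\le\frac3e(\|a\|+\|b\|)$ always. Since $\Omega(x)=(x_k\log|x_k|)_k-x\log\|x\|$,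
\[
\Omega(x+y)-\Omega(x)-\Omega(y)=\big(\Delta(x_k,y_k)\big)_k-\Delta(x,y).
\]
The first term has norm at most $\frac3e\|(|x_k|+|y_k|)_k\|\le\frac3e(\|x\|+\|y\|)$, and so has the second. This proves \eqref{eq:quasi}. Applying \eqref{eq:quasi} to $x_j$ and $\sum_{i>j}x_i$ for $j=1,\dots,N-1$ and adding, we bound the left side of \eqref{eq:quasiN} by $K\sum_{j\le N}\sum_{i\ge j}\|x_i\|=K\sum_ii\|x_i\|$.

In \eqref{eq:skew} we may assume $\|x\|=\|x'\|=1$ by homogeneity. The $k$-th term is $ab\log(|a|/|b|)$ with $a=x_k$, $b=x_k'$ if both are nonzero, and $0$ otherwise. If $|a|\ge|b|>0$ and $t=|b|/|a|$, its modulus is $|a|^2t|\log t|\le|a|^2/e$; the case $|b|\ge|a|$ is symmetric. So the sum is at most $\frac1e\sum_k(|x_k|^2+|x_k'|^2)=\frac2e$.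
\end{proof}

The \emph{Kalton--Peck space} is
\[
Z_2=\{(h,x)\in\omega\times\ell_2:\ h-\Omega x\in\ell_2\},\qquad\|(h,x)\|_\Omega=\|h-\Omega x\|+\|x\| .
\]
With $0$ in place of $\Omega$ this would be $\ell_2\oplus\ell_2$. By \eqref{eq:quasi} and homogeneity, $Z_2$ is a vector space. The function $\|\cdot\|_\Omega$ is homogeneous, but \eqref{eq:quasi} gives the triangle inequality only up to a constant. To work with Banach spaces we need an equivalent norm, and \eqref{eq:skew} supplies enough linear functionals to define one.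

\begin{proposition}\label{prop:Z2}
There is a complete norm $\|\cdot\|_Z$ on $Z_2$ with $\|\cdot\|_Z\le\|\cdot\|_\Omega\le3\|\cdot\|_Z$. The map $q(h,x)=x$ is an operator of $Z_2$ onto $\ell_2$ with kernel $H=\{(h,0):h\in\ell_2\}\cong\ell_2$, and $Z_2$ is separable and reflexive.
\end{proposition}

\begin{proof}
\emph{The norm.} Let $S$ be the set of $(h',x')\in Z_2$ with $x'\in c_{00}$ and $\|(h',x')\|_\Omega\le1$. For these $\Omega x'\in c_{00}$, so $h'\in\ell_2$, and we can put
\[
\|(h,x)\|_Z=\sup_{(h',x')\in S}\Big|\sum_k(h_kx_k'-x_kh_k')\Big| .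
\]
This is a supremum of moduli of linear functionals. Write $h=\Omega x+a$ and $h'=\Omega x'+a'$ with $a,a'\in\ell_2$. By \eqref{eq:skew} and $2/e<1$, the modulus of the sum is at most
\[
\tfrac2e\|x\|\|x'\|+\|a\|\|x'\|+\|x\|\|a'\|\le(\|a\|+\|x\|)(\|a'\|+\|x'\|),
\]
so $\|\cdot\|_Z\le\|\cdot\|_\Omega$. Conversely, the elements $(h',0)$ with $\|h'\|\le1$ lie in $S$ and give $\|x\|\le\|(h,x)\|_Z$. The elements $(\Omega x',x')$ with $x'\in c_{00}$, $\|x'\|=1$ lie in $S$, and
\[
\sum_ka_kx_k'=\sum_k\big(h_kx_k'-x_k\Omega(x')_k\big)-\sum_k\big(\Omega(x)_kx_k'-x_k\Omega(x')_k\big).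
\]
Hence $\|a\|\le\|(h,x)\|_Z+\frac2e\|x\|\le(1+\frac2e)\|(h,x)\|_Z$, and $\|(h,x)\|_\Omega\le(2+\frac2e)\|(h,x)\|_Z$.

\emph{Completeness.} We have
\begin{equation}\label{eq:coord}
|h_k|\le\|h-\Omega x\|+\|x\|/e\le\|(h,x)\|_\Omega,\qquad|x_k|\le\|x\|\le\|(h,x)\|_\Omega .
\end{equation}
Let $((h^n,x^n))_n$ be Cauchy. Then $x^n\to x$ in $\ell_2$, and $h^n\to h$ coordinatewise for some $h\in\omega$. Each map $u\mapsto\Omega(u)_k=u_k\log|u_k|-u_k\log\|u\|$ is continuous at $u\ne0$, and at $u=0$ by the bound $\|u\|/e$. So $h^n-h^l-\Omega(x^n-x^l)\to h^n-h-\Omega(x^n-x)$ coordinatewise as $l\to\infty$. The $\ell_2$-norm is lower semicontinuous under coordinatewise convergence, so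
\[
\|(h^n-h,x^n-x)\|_\Omega\le\liminf_l\|(h^n-h^l,x^n-x^l)\|_\Omega\to0\qquad(n\to\infty).
\]
Thus $(h^n-h,x^n-x)\in Z_2$ for large $n$, hence $(h,x)\in Z_2$, and $(h^n,x^n)\to(h,x)$.

\emph{The subspace $H$.} The map $q$ is bounded, and onto because $(\Omega x,x)\in Z_2$. Its kernel is $H$, and $\|(h,0)\|_\Omega=\|h\|$. By the open mapping theorem $q$ induces an isomorphism $Z_2/H\cong\ell_2$, and (D4) finishes the proof.
\end{proof}

We identify $H$ with $\ell_2$ by $h\mapsto(h,0)$ and $Z_2/H$ with $\ell_2$ by $q$. An operator $T$ on $Z_2$ with $T(H)\subset H$ induces two operators on $\ell_2$, the restriction $T_H$ and the quotient operator $T_{Z_2/H}$: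
\[
T(h,0)=(T_Hh,0),\qquad qT=T_{Z_2/H}\,q .
\]

\subsection*{Flexibility: the shift}

\begin{lemma}\label{lem:shift}
There is an isomorphism of $Z_2$ onto $Z_2\oplus\mathbb K\oplus\mathbb K$ that maps $H$ onto $H\oplus\mathbb K\oplus0$.
\end{lemma}

\begin{proof}
Let $\sigma$ be the right shift on $\omega$. Then $\Omega\sigma=\sigma\Omega$, so $\Sigma(h,x)=(\sigma h,\sigma x)$ preserves $\|\cdot\|_\Omega$ and maps $Z_2$ onto $Z_2'=\{h_1=x_1=0\}$ and $H$ onto $H\cap Z_2'$. The vectors $(e_1,0)$ and $(0,e_1)$ lie in $Z_2$, the second because $\Omega(e_1)=0$. The functionals $h_1$ and $x_1$ are continuous by \eqref{eq:coord}. Hence $(z,\lambda,\mu)\mapsto\Sigma z+\lambda(e_1,0)+\mu(0,e_1)$ is an isomorphism of $Z_2\oplus\mathbb K\oplus\mathbb K$ onto $Z_2$. Its value lies in $H$ exactly when $\mu=0$ and $z\in H$.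
\end{proof}

\subsection*{Rigidity}

\begin{proposition}\label{prop:rigid}
\begin{itemize}
\item[(a)] If $T$ is an operator on $Z_2$ with $T(H)\subset H$, then $T_H-T_{Z_2/H}$ is compact.
\item[(b)] If $T:\ell_2\to Z_2$ is an operator, then $qT$ is compact.
\end{itemize}
\end{proposition}

Part (a) is false for $\ell_2\oplus\ell_2$, where the two induced operators are arbitrary. It shows that $H$ is not complemented in $Z_2$, since a projection onto $H$ would have $T_H=I$ and $T_{Z_2/H}=0$. This special case already contains the idea. Suppose $T_H=cI$ and $T_{Z_2/H}=0$. For $x\in c_{00}$ write $T(0,x)=(Lx,0)$ with $L$ linear. Then $T(\Omega x,x)=(c\,\Omega x+Lx,0)$ and $\|(\Omega x,x)\|_\Omega=\|x\|$, so $\|c\,\Omega x+Lx\|\le C\|x\|$. For $x=e_i$ this says $\|Le_i\|\le C$. For $x=\sum_{i\le N}\theta_ie_i$ with signs $\theta_i=\pm1$ it says $|c|\sqrt N\log\sqrt N\le C\sqrt N+\|\sum_i\theta_iLe_i\|$. Nothing bounds the last term by a multiple of $\sqrt N$ for given signs. On average it is so bounded: for independent uniformly random signs and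 vectors $c_i$ in a Hilbert space,
\begin{equation}\label{eq:signs}
\mathbb E\Big\|\sum_i\theta_ic_i\Big\|^2=\sum_i\|c_i\|^2,
\end{equation}
because the cross terms have mean zero. So some choice of signs gives $|c|\log\sqrt N\le2C$, and $c=0$. In the general case the unit vectors are replaced by disjointly supported vectors $u_i$ whose images under $T_{Z_2/H}$ are almost disjointly supported, so that \eqref{eq:disjoint} applies on both sides.

\begin{proof}
Part (b) follows from (a) applied to $Tq$: this operator vanishes on $H$, and the identity $q(Tq)=(qT)q$ shows $(Tq)_{Z_2/H}=qT$.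

For (a) let $\alpha=T_H$, $\beta=T_{Z_2/H}$, $\gamma=\alpha-\beta$. For $x\in c_{00}$ we have $(0,x)\in Z_2$ and $T(0,x)=(Lx,\beta x)$ with $L:c_{00}\to\omega$ linear. Also $(\Omega x,0)\in H$, so $T(\Omega x,x)=(\alpha\Omega x+Lx,\beta x)$. Since $\|(\Omega x,x)\|_\Omega=\|x\|$, there is a constant $C$ with
\begin{equation}\label{eq:commute}
\|\alpha\Omega x+Lx-\Omega\beta x\|\le C\|x\|\qquad(x\in c_{00}).
\end{equation}
Suppose that $\gamma$ is not compact.

\emph{Step 1: disjoint supports.} There is a bounded sequence $(v_i)$ such that $(\gamma v_i)$ has no convergent subsequence. Passing to a subsequence, $v_i\to v$ weakly and $\inf_i\|\gamma(v_i-v)\|>0$. The norms $\|v_i-v\|$ are then bounded above and below, and normalizing $v_i-v$ we obtain a normalized weakly null sequence $(w_i)$ and $\delta>0$ with $\|\gamma w_i\|\ge2\delta$. Put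
\[
\varepsilon_k=2^{-k}\min\Big\{\frac1{4\|\beta\|+4},\ \frac\delta{4\|\gamma\|}\Big\},\qquad a_0=0 .
\]
Both $(w_i)$ and $(\beta w_i)$ are weakly null, so their coordinates tend to $0$. Given $a_{k-1}$ and $i_{k-1}$, choose $i_k>i_{k-1}$ such that the restrictions of $w_{i_k}$ and $\beta w_{i_k}$ to $[1,a_{k-1}]$ have norm at most $\varepsilon_k$, and then $a_k>a_{k-1}$ such that their restrictions to $(a_k,\infty)$ have norm at most $\varepsilon_k$. Let $\tilde u_k$ and $b_k$ be the restrictions of $w_{i_k}$ and $\beta w_{i_k}$ to $(a_{k-1},a_k]$. Then $\|\tilde u_k-w_{i_k}\|\le2\varepsilon_k<1$, so $1-2\varepsilon_k\le\|\tilde u_k\|\le1$. The vector $u_k=\tilde u_k/\|\tilde u_k\|$ satisfies $\|u_k-w_{i_k}\|\le(1-\|\tilde u_k\|)+2\varepsilon_k\le4\varepsilon_k$. Consequently: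
\begin{itemize}
\item the $u_k\in c_{00}$ are normalized and disjointly supported, and $\|\gamma u_k\|\ge2\delta-4\varepsilon_k\|\gamma\|\ge\delta$;
\item the $b_k\in c_{00}$ are disjointly supported, $\|b_k\|\le\|\beta\|$, and $\rho_k=\beta u_k-b_k$ satisfies $\|\rho_k\|\le4\varepsilon_k\|\beta\|+2\varepsilon_k\le2^{-k}$.
\end{itemize}

\emph{Step 2: expansion.} Fix $N$ and signs $\theta_i=\pm1$. All sums run over $i\le N$. Put
\[
x=\sum\theta_iu_i,\qquad b=\sum\theta_ib_i,\qquad\rho=\sum\theta_i\rho_i,\qquad\lambda=\log\sqrt N .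
\]
Then $\|x\|=\sqrt N$, $\|b\|\le\|\beta\|\sqrt N$, $\|\rho\|\le1$ and $\beta x=b+\rho$. The identities below hold in $\omega$, and $O(\sqrt N)$ denotes a vector in $\ell_2$ of norm at most a constant times $\sqrt N$, the constant being independent of $N$ and of the signs.

By \eqref{eq:commute} for $u_i$ and by \eqref{eq:quasi} for $\beta u_i=b_i+\rho_i$,
\[
\alpha\Omega u_i+Lu_i=\Omega b_i+\Omega\rho_i+r_i,\qquad\|r_i\|\le C':=C+K(\|\beta\|+1),
\]
and $r_i$ does not depend on the signs. By \eqref{eq:disjoint}, $\Omega x=\sum\theta_i\Omega u_i-\lambda x$. Since $\alpha$ and $L$ are linear,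
\begin{equation}\label{eq:left}
\alpha\Omega x+Lx=\sum\theta_i(\Omega b_i+\Omega\rho_i)+\sum\theta_ir_i-\lambda\,\alpha x .
\end{equation}
Now consider $\Omega\beta x$. By \eqref{eq:quasi}, $\Omega\beta x=\Omega b+\Omega\rho+O(\sqrt N)$. By \eqref{eq:quasiN}, $\|\Omega\rho-\sum\theta_i\Omega\rho_i\|\le K\sum i2^{-i}\le2K$; this is why the errors $\rho_i$ were made to decay geometrically. By \eqref{eq:disjoint},
\[
\Omega b=\sum\theta_i\Omega b_i+\sum\theta_ib_i\log\|b_i\|-b\log\|b\| .
\]
Let $\kappa=\sup\{t|\log t|:0\le t\le\|\beta\|\}$. The middle sum has disjointly supported terms of norm at most $\kappa$, so its norm is at most $\kappa\sqrt N$. With $\tau=\|b\|/\sqrt N\le\|\beta\|$ we have $\|b\log\|b\|-\lambda b\|=\sqrt N\,\tau|\log\tau|\le\kappa\sqrt N$. Finally $\lambda b=\lambda\beta x-\lambda\rho$ and $\|\lambda\rho\|\le\lambda\le\sqrt N$. Altogether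
\begin{equation}\label{eq:right}
\Omega\beta x=\sum\theta_i(\Omega b_i+\Omega\rho_i)-\lambda\,\beta x+O(\sqrt N).
\end{equation}

\emph{Step 3: averaging.} The difference of \eqref{eq:left} and \eqref{eq:right} is $O(\sqrt N)$ by \eqref{eq:commute}, so
\[
\lambda\sum\theta_i\gamma u_i=\sum\theta_ir_i+O(\sqrt N).
\]
Take $L_2$-norms with respect to random signs. By \eqref{eq:signs}, the left side has $L_2$-norm at least $\lambda\delta\sqrt N$, and the first term on the right has $L_2$-norm at most $C'\sqrt N$. So $\delta\log\sqrt N\le C''$ for a constant $C''$ and all $N$, a contradiction.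
\end{proof}

\subsection*{The flagged spaces $Z^{ij}$}
For $1\le i<j\le m$ let $Z^{ij}$ be $Z_2$ with the flag
\[
F_k=Z_2\ \ (k\le i),\qquad F_k=H\ \ (i<k\le j),\qquad F_k=0\ \ (k>j).
\]
Thus $F_i/F_{i+1}=Z_2/H$, $F_j/F_{j+1}=H$, and the other successive quotients vanish: $Z^{ij}$ ties level $i$ to level $j$. In $Z^{ij}\oplus\mathbb K_{[j]}\oplus\mathbb K_{[i]}$ the $k$-th subspace is the whole space for $k\le i$, is $H\oplus\mathbb K\oplus0$ for $i<k\le j$, and is $0$ for $k>j$. So Lemma~\ref{lem:shift} gives a flag isomorphism $Z^{ij}\cong Z^{ij}\oplus\mathbb K_{[j]}\oplus\mathbb K_{[i]}$, and by Lemma~\ref{lem:JE},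
\begin{equation}\label{eq:absorb}
\mathcal J(Z^{ij})\cong\mathcal J(Z^{ij})\oplus A_i\oplus A_j .
\end{equation}

\section{A space whose bidual adds a copy of $A_1$}\label{sec:W}

Passing from $\mathcal J(E)$ to its bidual adds the reflexive summand $E$, which $Q$ does not see. We want the bidual to add a copy of $A_1$, so we need a summand $W$ with $W^{**}\cong W\oplus A_1$. Two difficulties arise. First, $A_1$ is not reflexive, so Proposition~\ref{prop:bidual} does not apply with $G_n=A_1$. It does apply with finite-dimensional $G_n$, but then constant sequences are no longer available to split the bidual. We therefore build a variation space $U$ with $Q(U)\cong A_1^*$ and take $W=U^*$, where (D2) provides the splitting. Second, $Q(W)$ is then infinite-dimensional and might absorb the dimension that we want to detect. A suitable exponent prevents this.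

Choose $1<r<\infty$ whose conjugate exponent $r'=r/(r-1)$ satisfies $r'>p_m$. Let $G=A_1^*$ and let $G_n$ be the span of the first $n$ coordinate functionals of $A_1$. The $G_n$ increase, and their union is dense in $G$ by Example~\ref{ex:Js}. Let $U$ be the space $\mathcal B_0$ for these $G$, $G_n$, the identity as the only quotient map, and the exponent $r$. Put $W=U^*$. By Proposition~\ref{prop:bidual}, $W^*=U^{**}=\mathcal B$.

\begin{proposition}\label{prop:W}
\begin{itemize}
\item[(a)] $W$ is separable and $W^{**}\cong W\oplus A_1$.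
\item[(b)] For every flagged space $E$ and every operator $T:W\to\mathcal J(E)$ we have $Q(T)=0$.
\end{itemize}
\end{proposition}

\begin{proof}
(a) The spaces $P_n^*U^*$ are finite-dimensional and their union is dense in $W$ by Proposition~\ref{prop:shrinking}, so $W$ is separable. The map $\lim:U^{**}\to G$ has kernel $U$. It is onto. Indeed, given $\xi\in G$, choose $\zeta_j\in\bigcup_nG_n$ with $\|\xi-\zeta_j\|\le2^{-j}$, and put $\xi_1=\zeta_1$, $\xi_j=\zeta_j-\zeta_{j-1}$. Then $\xi=\sum_j\xi_j$, $\sum_j\|\xi_j\|<\infty$, and $\xi_j\in G_{n_j}$ for some $n_j$. Since the $G_n$ increase, $\xi_j\mathbf 1_{[n_j,\infty)}$ lies in $\mathcal B$, and its norm is $\|\xi_j\|$. The series $\sum_j\xi_j\mathbf 1_{[n_j,\infty)}$ converges absolutely in $\mathcal B$, and its sum has limit $\xi$ by continuity of $\lim$. By (D3) and \eqref{eq:Jbidual},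
\[
U^\perp=\{f\circ\lim:f\in G^*\}\cong G^*=A_1^{**}\cong A_1 ,
\]
and (D2) gives $W^{**}=W\oplus U^\perp$ with the canonical copy of $W$.

(b) Since $W^{**}=W\oplus U^\perp$ and $T^{**}W\subset\mathcal J(E)$, it suffices to show $\lim T^{**}\varphi=0$ for $\varphi=f\circ\lim$, $f\in G^*$. Let $w_n=f\circ\mathrm{ev}_n\in W$. For $x\in W^*=\mathcal B$ we have $\langle x,w_n\rangle=f(x_n)\to f(\lim x)=\varphi(x)$, so $w_n\to\varphi$ weak* in $W^{**}$. For $x\in U$ and $n_1<m_1<n_2<\dots<m_N$, H\"older's inequality gives
\[
\Big|\sum_{k\le N}f(x_{m_k}-x_{n_k})\Big|\le\|f\|\,N^{1/r'}\Big(\sum_{k\le N}\|x_{m_k}-x_{n_k}\|^r\Big)^{1/r}\le\|f\|\,N^{1/r'}\,\|x\| .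
\]
Thus $(w_n)$ has $r'$-summing differences. Since $p_m<r'$, Lemma~\ref{lem:transfer} with $i=m$ gives $\lim T^{**}\varphi\in F_{m+1}=0$.
\end{proof}

\section{Proofs of the theorems}\label{sec:proofs}

\subsection*{The spaces $X$}
Let $m$, $p_1<\dots<p_m$, $r$ and $W$ be as above, let $E$ be a finite direct sum of spaces $Z^{ij}$, and put
\[
X=W\oplus\mathcal J(E)\oplus Y,\qquad Y=\ell_2(Z_2).
\]
The summand $Y$ is there to absorb the copy of $E$ that appears in $\mathcal J(E)^{**}$; being reflexive, it is invisible to $Q$.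

\begin{proposition}\label{prop:X}
\begin{itemize}
\item[(a)] $X$ is separable, and $X^{(2n)}\cong X\oplus A_1^n$ for all $n\ge0$.
\item[(b)] If $Z^{ij}$ is one of the summands of $E$, then $X\cong X\oplus A_i\oplus A_j$.
\item[(c)] If $X\oplus A_1^n\cong X\oplus A_1^k$, then there is a flag isomorphism $E\oplus\mathbb K_{[1]}^n\to E\oplus\mathbb K_{[1]}^k$.
\end{itemize}
\end{proposition}

\begin{proof}
(a) $W$ is separable by Proposition~\ref{prop:W}, and $\mathcal J(E)$ and $Y$ are separable by Lemma~\ref{lem:basic}(c) and Proposition~\ref{prop:Z2}. $Y$ is reflexive by (D5), and $E\oplus Y\cong Y$ because $E$ is a finite sum of copies of $Z_2$. By Proposition~\ref{prop:W}(a) and Lemma~\ref{lem:JE}(a),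
\[
X^{**}\cong(W\oplus A_1)\oplus(\mathcal J(E)\oplus E)\oplus Y\cong X\oplus A_1 .
\]
If $X^{(2n)}\cong X\oplus A_1^n$, then $X^{(2n+2)}\cong X^{**}\oplus(A_1^{**})^n\cong X\oplus A_1^{n+1}$ by \eqref{eq:Jbidual}.

(b) By Lemma~\ref{lem:JE}(b), $\mathcal J(Z^{ij})$ is a summand of $\mathcal J(E)$; apply \eqref{eq:absorb}.

(c) Let $E_n=E\oplus\mathbb K_{[1]}^n$. By Lemma~\ref{lem:JE}, $X\oplus A_1^n\cong W\oplus\mathcal J(E_n)\oplus Y$, so there is an isomorphism $\Theta:W\oplus\mathcal J(E_n)\oplus Y\to W\oplus\mathcal J(E_k)\oplus Y$. Since $Q(Y)=0$, $Q(\Theta)$ is a $2\times2$ matrix from $Q(W)\oplus E_n$ to $Q(W)\oplus E_k$. Its entry $Q(W)\to E_k$ is $Q$ of an operator $W\to\mathcal J(E_k)$, hence $0$ by Proposition~\ref{prop:W}(b). The same applies to $Q(\Theta^{-1})=Q(\Theta)^{-1}$. So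
\[
Q(\Theta)=\begin{pmatrix}*&*\\0&d\end{pmatrix},\qquad Q(\Theta)^{-1}=\begin{pmatrix}*&*\\0&d'\end{pmatrix},
\]
and the lower right entries of the two products give $dd'=I$ and $d'd=I$. The maps $d:E_n\to E_k$ and $d':E_k\to E_n$ are $Q$ of operators between $\mathcal J(E_n)$ and $\mathcal J(E_k)$, so both preserve flags by Proposition~\ref{prop:flags}. A flag-preserving isomorphism with flag-preserving inverse is a flag isomorphism.
\end{proof}

A piece of bookkeeping suggests how to choose $E$. Record the summand $A_1^{a_1}\oplus\dots\oplus A_m^{a_m}$ by the vector $(a_1,\dots,a_m)\in\mathbb Z^m$, with unit vectors $\epsilon_i$. Taking the bidual adds $\epsilon_1$, and a summand $Z^{ij}$ of $E$ makes $\epsilon_i+\epsilon_j$ negligible. In $\mathbb Z^2$ modulo $\epsilon_1+\epsilon_2$, the class of $\epsilon_1$ has infinite order. In $\mathbb Z^3$ modulo all three $\epsilon_i+\epsilon_j$ it has order $2$: we have $2\epsilon_1=(\epsilon_1+\epsilon_2)+(\epsilon_1+\epsilon_3)-(\epsilon_2+\epsilon_3)$, while $\epsilon_1$ has odd coordinate sum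 and the relations have even coordinate sum. These two cases lead to the two theorems.

\subsection*{Proof of Theorem~\ref{thm:one}}
Take $m=2$, $p_1=2$, $p_2=3$, $r=6/5$ (so $r'=6>p_2$), and $E=Z^{12}$, that is, $F_1=Z_2$, $F_2=H$, $F_3=0$.

\emph{Mutual complementation.} Applying Proposition~\ref{prop:X}(b) $n$ times and then (a), we get $X\cong X\oplus A_1^n\oplus A_2^n\cong X^{(2n)}\oplus A_2^n$. Hence $X^{(2k)}\cong X\oplus A_1^k\cong X^{(2n)}\oplus A_2^n\oplus A_1^k$ for all $n,k\ge0$.

\emph{Non-isomorphism.} Suppose $X^{(2n)}\cong X^{(2k)}$. In $\mathbb K_{[1]}$ we have $F_2=0$, so Proposition~\ref{prop:X}(a),(c) give an isomorphism $d:Z_2\oplus\mathbb K^n\to Z_2\oplus\mathbb K^k$ with $d(H\oplus0)=H\oplus0$. It induces an isomorphism $\bar d:\ell_2\oplus\mathbb K^n\to\ell_2\oplus\mathbb K^k$ of the quotients. Let $D$ be the operator on $Z_2$ obtained by including $Z_2$ in $Z_2\oplus\mathbb K^n$, applying $d$, and projecting onto $Z_2$. Then $D$ maps $H$ isomorphically onto $H$, so $\operatorname{ind}D_H=0$. The operator $D_{Z_2/H}$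 is the composition of the inclusion $\ell_2\to\ell_2\oplus\mathbb K^n$ (index $-n$), the isomorphism $\bar d$, and the projection $\ell_2\oplus\mathbb K^k\to\ell_2$ (index $k$), so $\operatorname{ind}D_{Z_2/H}=k-n$ by (F1). By Proposition~\ref{prop:rigid}(a) and (F2) the two indices agree, and $k=n$. \qed

\medskip
For this space, $X^{**}\cong X\oplus J_2$, $X\cong X^{**}\oplus J_3$ and $X\not\cong X^{**}$, as envisaged in Section~\ref{sec:idea}.

\subsection*{Proof of Theorem~\ref{thm:two}}
Take $m=3$, $(p_1,p_2,p_3)=(2,3,4)$, $r=6/5$ (so $r'=6>p_3$), and $E=Z^{12}\oplus Z^{13}\oplus Z^{23}$. By Proposition~\ref{prop:X}, $X\cong X\oplus A_i\oplus A_j$ for all $i<j$, $X^{**}\cong X\oplus A_1$, and $X\cong X\oplus A_1\oplus A_2\cong X^{**}\oplus A_2$. So $X$ and $X^{**}$ are isomorphic to complemented subspaces of one another, and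
\[
X^{(4)}\cong X\oplus A_1^2\cong(X\oplus A_2\oplus A_3)\oplus A_1^2\cong X\oplus(A_1\oplus A_2)\oplus(A_1\oplus A_3)\cong X .
\]

Suppose $X\cong X^{**}\cong X\oplus A_1$. By Proposition~\ref{prop:X}(c) there is a flag isomorphism $d:E\to E'=E\oplus\mathbb K_{[1]}$. We want to attach an index to each of the three copies of $Z_2$. The new difficulty is that $d$ mixes the copies, so we must show that modulo compact operators the mixing is triangular.

\emph{The operators $D_j$ and $R_j$.} Let $P:E'\to E$ be the projection and $\iota:E\to E'$ the inclusion; both preserve flags. Put $D=Pd$ and $R=d^{-1}\iota$. These are flag-preserving operators on $E$, $DR=P\iota=I$, and $I-RD=d^{-1}(I-\iota P)d$ has rank $1$. Write $H^S$ for the copy of $H$ in $Z^S$, $S\in\{12,13,23\}$. The flags of the summands and the successive quotients of the flag of $E$ are as follows.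
\[
\begin{array}{c|ccc}
 & Z^{12} & Z^{13} & Z^{23}\\ \hline
F_1 & Z^{12} & Z^{13} & Z^{23}\\
F_2 & H^{12} & H^{13} & Z^{23}\\
F_3 & 0 & H^{13} & H^{23}
\end{array}
\qquad\qquad
\begin{array}{l}
F_1/F_2=Z^{12}/H^{12}\oplus Z^{13}/H^{13}\\
F_2/F_3=H^{12}\oplus Z^{23}/H^{23}\\
F_3/F_4=H^{13}\oplus H^{23}
\end{array}
\]
Each quotient is a sum of two copies of $\ell_2$. Let $D_j,R_j$ be the operators induced on $F_j/F_{j+1}$. Then $D_jR_j=I$ and $R_jD_j-I$ has rank at most $1$. Since $F_j'=F_j\oplus0$ for $j\ge2$, $D$ maps $F_2$ and $F_3$ isomorphically onto themselves, so $D_2$ and $D_3$ are isomorphisms. The operator $D_1$ is an isomorphism of $E/F_2$ onto $E'/F_2'=E/F_2\oplus\mathbb K$ followed by the projection onto $E/F_2$. Hence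
\begin{equation}\label{eq:indices}
\operatorname{ind}D_1=1,\qquad\operatorname{ind}D_2=0,\qquad\operatorname{ind}D_3=0 .
\end{equation}

\emph{Triangularity.} Let $T$ be any flag-preserving operator on $E$, with entries $T^{S',S}:Z^S\to Z^{S'}$ and induced operators $T_j$. The flag of $E$ is a direct sum, so the inclusions and projections of the summands preserve flags, and each $T^{S',S}$ is flag-preserving. We read off from the table that one off-diagonal entry of each $T_j$ is compact.
\begin{itemize}
\item In $T_1$, the entry $Z^{13}/H^{13}\to Z^{12}/H^{12}$ is $(T^{12,13})_{Z_2/H}$. The row $F_3$ shows that $T^{12,13}$ maps $H^{13}$ to $0$, so $(T^{12,13})_H=0$, and the entry is compact by Proposition~\ref{prop:rigid}(a).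
\item In $T_2$, the entry $H^{12}\to Z^{23}/H^{23}$ is $q\,T^{23,12}|_H$, which is compact by Proposition~\ref{prop:rigid}(b).
\item In $T_3$, the entry $H^{23}\to H^{13}$ is $(T^{13,23})_H$. The row $F_2$ shows that $T^{13,23}$ maps $Z^{23}$ into $H^{13}$, so $(T^{13,23})_{Z_2/H}=0$, and the entry is compact by Proposition~\ref{prop:rigid}(a).
\end{itemize}
This applies to $T=D$ and to $T=R$, with the compact entries in the same positions. By Lemma~\ref{lem:triangular}, the diagonal entries of each $D_j$ are Fredholm and $\operatorname{ind}D_j$ is the sum of their indices.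

\emph{Parity.} Each $D^{S,S}$ preserves the flag of $Z^S$, hence $H^S$. The six diagonal entries are
\[
D_1:\ (D^{12,12})_{Z_2/H},\ (D^{13,13})_{Z_2/H};\qquad D_2:\ (D^{12,12})_H,\ (D^{23,23})_{Z_2/H};\qquad D_3:\ (D^{13,13})_H,\ (D^{23,23})_H .
\]
By Proposition~\ref{prop:rigid}(a) and (F2), $(D^{S,S})_H$ and $(D^{S,S})_{Z_2/H}$ have the same index. Call it $a$, $b$, $c$ for $S=12,13,23$. Then \eqref{eq:indices} reads
\[
a+b=1,\qquad a+c=0,\qquad b+c=0 .
\]
Adding the three equations gives $2(a+b+c)=1$, which is impossible in integers. Hence $X\not\cong X^{**}$. \qed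

\begin{thebibliography}{1}

\bibitem{mse}
``Let $X$ be a Banach space and suppose that $X$ is isometric to its continuous dual space $X^*$. Must $X$ be hilbertable in the sense that there exists an inner p\ldots'',
\texttt{http://math.stackexchange.com/\allowbreak questions/\allowbreak 65609/\allowbreak isometric-to-dual-implies-hilbertable}

\end{thebibliography}
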